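# Selective residue sums, and fields that are not finite sums of proper subfields

## 1. Residues at points of degree divisible by $q$

Fix a prime $q$. For $\alpha\in\overline{\mathbb Q}$ write $\deg\alpha=[\mathbb Q(\alpha):\mathbb Q]$, and for $f\in\mathbb Q(x)$ let $\mathrm{Res}_\alpha(f\,dx)$ be the coefficient of $(x-\alpha)^{-1}$ in the Laurent expansion of $f$ at $\alpha$. Put
$$\lambda_q(f)=\sum_{\alpha\in\overline{\mathbb Q},\ q\mid\deg\alpha}\mathrm{Res}_\alpha(f\,dx).\tag{1}$$
Only poles of $f$ contribute, so the sum is finite. It is invariant under $\mathrm{Gal}(\overline{\mathbb Q}/\mathbb Q)$, so it lies in $\mathbb Q$, and $\lambda_q\colon\mathbb Q(x)\to\mathbb Q$ is additive.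

The functional is not zero. Let $P=x^q-2$, irreducible by Eisenstein. The form $\frac{P'}{P}dx$ has residue $1$ at each of the $q$ roots of $P$, each of degree $q$, so $\lambda_q(P'/P)=q$. If we dropped the condition $q\mid\deg\alpha$ and included $\infty$, we would get $q-q=0$, as the residue theorem demands. Choosing *some* of the points is what keeps the functional alive.

This functional separates a field from a sum of subfields. As a first case, we show
$$\mathbb Q(x)\neq\mathbb Q(x^2)+\mathbb Q(x^2+x).\tag{2}$$
Let $f\in\mathbb Q(x^2)$. The substitution $x\mapsto -x$ fixes $f$ and sends $dx$ to $-dx$, so $\mathrm{Res}_{-\alpha}(f\,dx)=-\mathrm{Res}_\alpha(f\,dx)$. Since $\deg(-\alpha)=\deg\alpha$, the index set in (1) is stable under $\alpha\mapsto-\alpha$, so $\lambda_q(f)=-\lambda_q(f)=0$. The same argument with $x\mapsto-1-x$, which fixes $x^2+x$ and sends $dx$ to $-dx$, shows that $\lambda_q$ vanishes on $\mathbb Q(x^2+x)$. So $\lambda_q$ vanishes on the right side of (2), while $\lambda_q(P'/P)=q\ne0$.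

Two ingredients were used: a form, here $dx$, which is killed when "averaged down" to each subfield, and a functional on forms that respects this averaging but is not zero. The plan is to build the functional for every finitely generated field of characteristic $0$, in any dimension, and then to find a field with a nonzero form that dies in *every* proper subfield of finite index.

## 2. Sums of subfields, and the statements

**Definition.** Let $F$ be a field. A representation $F=F_1+\dots+F_m$, where the $F_i$ are proper subfields and the right side is the set of all sums $f_1+\dots+f_m$ with $f_i\in F_i$, is called a *sum of $m$ subfields*. It is *unshortenable* if no $F_i$ can be omitted, that is, $F\neq F_1+\dots+F_{i-1}+F_{i+1}+\dots+F_m$ for every $i$. We say $F$ *is an unshortenable sum of $m$ subfields* if it has such a representation.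

Here is an example with $m=3$. For any field $K$, the field $K(x,y)$ has basis $1,x,y,xy$ over $E_0=K(x^2,y^2)$. So $K(x,y)=E_0(x)+E_0(y)+E_0(xy)$, because the three fields are $E_0+E_0x$, $E_0+E_0y$, $E_0+E_0xy$. Omitting one of them loses $x$, $y$ or $xy$, so the sum is unshortenable. This is the case $n=2$ of a known result: for any integer $n\ge2$ and any field $K$, the field $K(x_1,\dots,x_n)$ is an unshortenable sum of $n+1$ subfields.

The problem asks whether every field $F$ of finite transcendence degree $n\ge2$ over its prime subfield is an unshortenable sum of $n+1$ subfields. The answer is no: for every $n\ge 2$ there is a field of transcendence degree $n$ over $\mathbb Q$ that is not a sum of any finite number of proper subfields.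

For a prime $p\ge17$ let $C_p$ be the smooth projective curve over $\mathbb Q$ with function field $\mathbb Q(x,y)$, $y^p=x(1-x)^2$. It is geometrically integral, since $x(1-x)^2$ is not a $p$-th power in $\overline{\mathbb Q}(x)$, so $T^p-x(1-x)^2$ is irreducible there.

**Theorem 1.** Let $p_1,\dots,p_n$ $(n\ge1)$ be distinct primes $\ge17$, and let
$$F=\mathbb Q(x_1,y_1,\dots,x_n,y_n),\qquad y_i^{p_i}=x_i(1-x_i)^2,$$
be the function field of $X=C_{p_1}\times\dots\times C_{p_n}$. Then $F$ has transcendence degree $n$ over $\mathbb Q$ and is not a sum of finitely many proper subfields.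

For instance, with $n=2$ and $y_1^{17}=x_1(1-x_1)^2$, $y_2^{19}=x_2(1-x_2)^2$, the field $\mathbb Q(x_1,y_1,x_2,y_2)$ is not a sum of finitely many proper subfields; in particular it is not an unshortenable sum of three.

All differentials $\Omega$ are over $\mathbb Q$. Let $F/E$ be a finite extension of finitely generated fields of characteristic $0$ and transcendence degree $n$. Then $\Omega^q_F=F\otimes_E\Omega^q_E$, and we write $\mathrm{Tr}_{F/E}\colon\Omega^q_F\to\Omega^q_E$ for $\mathrm{Tr}_{F/E}\otimes\mathrm{id}$. For example, let $F=\mathbb Q(x)$ and $E=\mathbb Q(s)$ with $s=x^2$. Then $dx=\frac1{2x}\,ds$ has trace $0$, because $\frac1{2x}$ does, while $x\,dx=\frac12ds$ has trace $ds$.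

**Theorem 2.** Let $F/\mathbb Q$ be finitely generated of transcendence degree $n\ge1$, and let $F_1,\dots,F_m$ be subfields with $[F:F_i]<\infty$. If there is $0\ne\eta\in\Omega^n_F$ with $\mathrm{Tr}_{F/F_i}\eta=0$ for all $i$, then $F\neq F_1+\dots+F_m$.

In (2) the form is $\eta=dx$. Two complements, not needed for Theorem 1, will also be proved.

**Theorem 3.** With $F,F_i$ as in Theorem 2, if $F=F_1+\dots+F_m$ then $p_g(F)\le\sum_ip_g(F_i)$, where $p_g=\dim_{\mathbb Q}H^0(\cdot,\Omega^n)$ of a smooth projective model over $\mathbb Q$. For every $n\ge1$ equality occurs for some $F=\sum F_i$ with proper subfields $F_i$ and $p_g(F)>0$.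

**Proposition 4.** With $F,F_i$ as in Theorem 2, suppose $[F:\bigcap F_i]<\infty$. Then $F=\sum F_i$ if and only if no $0\ne\eta\in\Omega^n_F$ satisfies $\mathrm{Tr}_{F/F_i}\eta=0$ for all $i$.

## 3. The trace form, and the obstacle of small intersections

A sensible first attempt at Theorem 2 is linear algebra over a common subfield. It proves Proposition 4.

**Proof of Proposition 4.** Let $E_0=\bigcap F_i$, and let $\omega_0$ generate the one-dimensional $E_0$-space $\Omega^n_{E_0}$. Then $\Omega^n_F=F\omega_0$ and $\mathrm{Tr}_{F/F_i}(h\omega_0)=\mathrm{Tr}_{F/F_i}(h)\,\omega_0$. So the forms killed by all traces are the $h\omega_0$ with $h\in\bigcap_i\ker\mathrm{Tr}_{F/F_i}$. The form $(g,h)\mapsto\mathrm{Tr}_{F/E_0}(gh)$ on the finite-dimensional $E_0$-space $F$ is nondegenerate. By transitivity of the trace,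
$$F_i^\perp=\{h:\ \mathrm{Tr}_{F_i/E_0}(f\,\mathrm{Tr}_{F/F_i}h)=0\ \text{ for all } f\in F_i\}=\ker\mathrm{Tr}_{F/F_i},$$
where the last equality is nondegeneracy of the trace form of $F_i/E_0$. Hence $(\sum F_i)^\perp=\bigcap\ker\mathrm{Tr}_{F/F_i}$, and this is $0$ if and only if $\sum F_i=F$. $\square$

The attempt stops when $\bigcap F_i$ has infinite index. This happens already in (2): an element of $\mathbb Q(x^2)\cap\mathbb Q(x^2+x)$ is invariant under $x\mapsto-x$ and $x\mapsto-1-x$, hence under the composite $x\mapsto x+1$. A rational function invariant under $x\mapsto x+1$ is constant, since its set of zeros and poles in $\overline{\mathbb Q}$ is finite and stable under translation, hence empty. So the intersection is $\mathbb Q$, and no common field is available over which to take a trace form.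

What would replace it is a family of $\mathbb Q$-linear maps $\Lambda_\kappa\colon\Omega^n_\kappa\to\mathbb Q$, one for each of the fields involved, with
$$\Lambda_F=\Lambda_{F_i}\circ\mathrm{Tr}_{F/F_i}\ \text{ for all }i,\qquad \Lambda_F\ne0.\tag{3}$$
Given (3), put $\lambda(f)=\Lambda_F(f\eta)$. For $f\in F_i$ we get $\lambda(f)=\Lambda_{F_i}(f\,\mathrm{Tr}_{F/F_i}\eta)=0$, while $\lambda\neq0$ because $F\eta=\Omega^n_F$. That proves Theorem 2.

On curves, residues are the natural source of such maps, since the residue of a trace at $v$ is the sum of the traces of the residues at the places above $v$. A single residue does not satisfy (3), because all places above $v$ are needed. The sum of all residues is $0$. One needs a set of places that is a union of full fibers for all $F/F_i$ at once, but is not everything. In (2) such a set of points in $\overline{\mathbb Q}$ is stable under $\alpha\mapsto\alpha+1$, so it is infinite if nonempty. A divisibility condition on degrees defines such a set, and in non-Galois situations it survives as long as $q$ is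 larger than all the field degrees.

In dimension $n\ge 2$ we shall iterate residues along divisors. No single model serves all the $F_i$, so we must use all divisorial valuations, and then finiteness of the sum becomes the problem. We first prepare the local theory.

## 4. Divisorial valuations and their completions

**Definition.** A *function field of dimension $r$* is a finitely generated field $\kappa/\mathbb Q$ of transcendence degree $r$. Let $k_\kappa$ be the algebraic closure of $\mathbb Q$ in $\kappa$, which is finite over $\mathbb Q$, and put $d(\kappa)=[k_\kappa:\mathbb Q]$. Put $H(\kappa)=\Omega^r_\kappa/d\Omega^{r-1}_\kappa$, and $H(\kappa)=\kappa$ for $r=0$.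

For example, $d(\mathbb Q(\sqrt2)(x))=2$, and $dx/x$ has nonzero class in $H(\mathbb Q(x))$, since $df$ never has a residue.

**Definition.** For $r\ge1$, a *divisorial valuation* of $\kappa$ is a normalized discrete valuation $v$, trivial on $\mathbb Q$, whose residue field $\kappa_v$ has transcendence degree $r-1$. We write $O=O_v$, $\mathfrak m$ for its maximal ideal, and $\hat O,\hat\kappa$ for the completions.

For example, on $\mathbb Q(x,y)$ the order of vanishing along a curve is divisorial. So is the monomial valuation with $v(\sum c_{ij}x^iy^j)=\min\{2i+3j: c_{ij}\ne0\}$; its residue field is $\mathbb Q(w)$ with $w=x^3/y^2$.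

The following textbook facts will be used.

- **(A)** Hironaka: $\kappa$ has a smooth projective model $Z$ over $\mathbb Q$. Given $\theta\in\Omega^r_\kappa$, one can choose $Z$ and a strict normal crossings divisor $P\subset Z$ such that $\theta$ is regular on $Z\setminus P$. (Strict normal crossings: at each point, the components of $P$ through it are given by part of a regular system of parameters.) A rational map between smooth projective varieties becomes a morphism after replacing the source by a smooth projective variety birational over it.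
- **(B)** Let $R$ be a regular local ring of dimension $c$, essentially of finite type over $\mathbb Q$, with maximal ideal $\mathfrak m_R$, residue field $K$ and fraction field $\kappa$ of transcendence degree $r$. Then $K$ has transcendence degree $r-c$, $\Omega^1_R$ is free of rank $r$, and $0\to\mathfrak m_R/\mathfrak m_R^2\to\Omega^1_R\otimes K\to\Omega^1_K\to0$ is exact.
- **(C)** Let $x_1,\dots,x_c$ be a regular system of parameters of such an $R$, and $u_i=x_i/x_l$ for $i\neq l$. Then $R[u_i:i\ne l]\cong R[U_i]/(x_lU_i-x_i)$. Hence $R[u_i]/(x_l)=K[u_i:i\neq l]$ is a polynomial ring.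
- **(D)** If $\kappa'/\kappa$ is finite, then $\kappa'\otimes_\kappa\hat\kappa_v=\prod_{v'|v}\hat\kappa'_{v'}$.

**Step 1: coefficient fields.** This step turns $\hat O$ into a power series ring in a controlled way. Let $y=(y_1,\dots,y_{r-1})$ in $O$ lift a transcendence basis of $\kappa_v/\mathbb Q$. Nonzero polynomials in $y$ have nonzero residue, so $\mathbb Q(y)\subset O$. Let $\mathbf k$ be the set of elements of $\hat O$ algebraic over $\mathbb Q(y)$. Since $v$ is trivial on $\mathbb Q(y)$, it is trivial on everything algebraic over it. So nonzero elements of $\mathbf k$ are units, $\mathbf k$ is a field, and it embeds into $\kappa_v$. The field $\kappa_v$ is algebraic over $\mathbb Q(\bar y)$, and Hensel's lemma, applied to the separable minimal polynomials over $\mathbb Q(\bar y)$, lifts each element. So $\mathbf k\cong\kappa_v$, and for any uniformizer $t$ of $\hat O$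
$$\hat O=\mathbf k[[t]],\qquad\hat\kappa=\mathbf k((t)).$$

For example, let $\kappa=\mathbb Q(x)$ with $v$ given by $t=x^2-2$. From $x^2=2(1+t/2)$ we see that $x(1+t/2)^{-1/2}\in\hat O$ is a square root of $2$. So $\mathbf k\cong\mathbb Q(\sqrt2)$, although $\sqrt2\notin O$.

**Step 2: the order of a form.** This step bounds differentials of elements of $O$ before we know that $O$ is geometric. Take the uniformizer $t$ in $O$. As $v$ is trivial on everything algebraic over $\mathbb Q(y)$, the elements $t,y_1,\dots,y_{r-1}$ are algebraically independent, and $dt,dy_i$ is a basis of $\Omega^1_\kappa$. Let $\partial_i$ be the unique extension of $\partial/\partial y_i$ to $\mathbf k$. The map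
$$\sum_ja_jt^j\mapsto\Big(\sum_jja_jt^{j-1}\Big)dt+\sum_i\Big(\sum_j\partial_i(a_j)t^j\Big)dy_i$$
is a derivation of $\mathbf k((t))$. It agrees with $d$ on $\mathbb Q(t,y)$, hence on $\kappa$, which is algebraic over $\mathbb Q(t,y)$ (a derivation extends uniquely along an algebraic extension in characteristic $0$). Therefore
$$da\in\hat O\,dt\oplus\bigoplus_i\hat O\,dy_i\qquad(a\in O).$$
For $\omega=h\,dt\wedge dy_1\wedge\dots\wedge dy_{r-1}\in\Omega^r_\kappa$ put $\mathrm{ord}(\omega)=v(h)$, with $t,y$ fixed. Wedge products of $r$ differentials of elements of $O$ have $\mathrm{ord}\ge0$.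

**Step 3: blow-up sequences.** This step reaches $v$ geometrically. Let $Z$ be a smooth projective model of $\kappa$, let $z$ be the center of $v$ on $Z$ (it exists since $Z$ is projective), and put $R_0=\mathcal O_{Z,z}$. Suppose $R_j\subset O$ is regular, dominated by $O$, essentially of finite type over $\mathbb Q$, with fraction field $\kappa$, residue field $K_j$ and dimension $c\ge2$. Let $R_{j+1}$ be the local ring at the center of $v$ on the blow-up of the closed point of $\mathrm{Spec}\,R_j$. Explicitly, let $x_1,\dots,x_c$ be a regular system of parameters and $v(x_l)=\min_iv(x_i)$. Then $R_{j+1}$ is the localization of $R_j[u_i:i\neq l]$, $u_i=x_i/x_l$, at the center of $v$. As $v(x_l)>0$, the element $x_l$ lies in its maximal ideal. By (C), $R_{j+1}/(x_l)$ is a localization of $K_j[u_i:i\ne l]$, which is regular; so $R_{j+1}$ is regular.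

**Lemma 1.** For some $N\ge0$ we have $\dim R_N=1$, and then $R_N=O$. Hence $O$ is essentially of finite type over $\mathbb Q$, and $\kappa_v$ is a function field of dimension $r-1$.

*Proof.* The idea is that $\mathrm{ord}$ of a generator of $\Omega^r_{R_j}$ drops at each blow-up. We always have $\dim R_j\ge1$, since $v$ is nontrivial on $\mathrm{Frac}\,R_j$. Suppose $c=\dim R_j\ge2$. Let $w_1,\dots,w_{r-c}\in R_j$ lift a transcendence basis of $K_j$. By (B) and Nakayama, the $dx_i,dw_k$ form a basis of $\Omega^1_{R_j}$, so $\omega_j:=dx_1\wedge\dots\wedge dx_c\wedge dw$ generates $\Omega^r_{R_j}$, where $dw=dw_1\wedge\dots\wedge dw_{r-c}$. Since $dx_i=x_l\,du_i+u_i\,dx_l$,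
$$\omega_j=\pm x_l^{c-1}\omega',\qquad\omega'=dx_l\wedge\bigwedge_{i\neq l}du_i\wedge dw.$$
The module $\Omega^1_{R_{j+1}}$ is generated by the image of $\Omega^1_{R_j}$ and the $du_i$, hence by the $r$ elements $dx_l,du_i,dw_k$. It is free of rank $r$, so these form a basis, and $\omega'$ generates $\Omega^r_{R_{j+1}}$. Any two generators of $\Omega^r_{R_{j+1}}$ differ by a unit of $R_{j+1}$, which is a unit of $O$. So for generators
$$\mathrm{ord}(\omega_{j+1})=\mathrm{ord}(\omega_j)-(c-1)v(x_l)<\mathrm{ord}(\omega_j).$$
All these orders are $\ge0$ by Step 2, because $R_j\subset O$. So the process stops, with $\dim R_N=1$. Then $R_N$ is a discrete valuation ring dominated by $O$ with the same fraction field, so $R_N=O$. The last assertion follows from (B). $\square$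

For the monomial valuation with $v(x)=2$, $v(y)=3$, the parameters are successively $(x,y)$, then $(x,u)$ with $u=y/x$, then $(u,s)$ with $s=x/u$. Now $v(u)=v(s)=1$, and $s/u=x^3/y^2=w$ is transcendental in the residue field, so $R_3=O_v$. With $t=y/x$ we have $x=t^2w$, $y=t^3w$ and $dx\wedge dy=-t^4w\,dt\wedge dw$, of order $4$. The orders of the generators are $4,2,1,0$, the drops being the minima $2,1,1$.

**Step 4: differentials over the completion.** This step sets up $d$ on series. By Lemma 1 and (B), $\Omega^1_O$ is free of rank $r$ and $0\to\mathfrak m/\mathfrak m^2\to\Omega^1_O\otimes\kappa_v\to\Omega^1_{\kappa_v}\to0$ is exact. Put $\hat\Omega^q_O=\hat O\otimes\Omega^q_O$ and $\hat\Omega^q=\hat\kappa\otimes\Omega^q_\kappa$. For all integers $j$, $d(\mathfrak m^j\Omega^q_O)\subset\mathfrak m^{j-1}\Omega^{q+1}_O$. So $d$ is continuous for the $\mathfrak m$-adic topologies and extends to $d\colon\hat\Omega^q\to\hat\Omega^{q+1}$; the rules $d^2=0$ and Leibniz persist by continuity.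

For any uniformizer $t\in\hat O$ and $y$ as above, $dt,dy_1,\dots,dy_{r-1}$ is a basis of $\hat\Omega^1_O$, by the exact sequence and Nakayama. For $a\in\mathbf k$ with minimal polynomial $f$ over $\mathbb Q(y)$, differentiating $f(a)=0$ and dividing by $f'(a)\in\mathbf k^*$ gives $da\in\bigoplus\mathbf k\,dy_i$, and this corresponds to $d$ on $\kappa_v$. Write $\Omega^q_{\mathbf k}=\bigoplus_I\mathbf k\,dy_I\cong\Omega^q_{\kappa_v}$, compatibly with $d$. Elements of $\hat\Omega^q$ are the series
$$\sum_jt^j\beta_j+\sum_jt^jdt\wedge\gamma_j,\qquad\beta_j\in\Omega^q_{\mathbf k},\ \gamma_j\in\Omega^{q-1}_{\mathbf k},\tag{4}$$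
with $j$ bounded below; and $\Omega^r_{\mathbf k}=0$.

**Definition.** A form $\omega\in\Omega^r_\kappa$ is *regular at $v$* if $\omega\in\Omega^r_O=\Omega^r_\kappa\cap\hat\Omega^r_O$.

If $Z$ is a smooth projective model of $\kappa$, then
$$\omega\in H^0(Z,\Omega^r)\iff\omega\text{ is regular at every divisorial valuation of }\kappa.\tag{5}$$
Indeed, if $\omega$ is holomorphic on $Z$ and $v$ has center $z$, then $\mathcal O_{Z,z}\subset O_v$, so $\omega\in\Omega^r_{O_v}$. Conversely, regularity at all $\mathrm{ord}_D$ means that the section $\omega$ of the line bundle $\Omega^r_Z$ is regular in codimension one, hence regular, since $Z$ is normal. In particular $H^0(Z,\Omega^r)\subset\Omega^r_\kappa$ and $p_g(\kappa)$ depend only on $\kappa$.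

## 5. Residue maps on top forms, and their compatibility with traces

**Step 1: the Poincaré residue of a simple pole.** Each $\omega\in t^{-1}\hat\Omega^r_O$ can be written $\frac{dt}t\wedge\gamma$ with $\gamma\in\hat\Omega^{r-1}_O$. Let $\mathrm{res}\,\omega\in\Omega^{r-1}_{\kappa_v}$ be the reduction of $\gamma$. It does not depend on $\gamma$: if $dt\wedge(\gamma-\gamma')=0$, then $\gamma-\gamma'\in dt\wedge\hat\Omega^{r-2}_O$, which reduces to $0$. It does not depend on $t$: if $t'=wt$ with a unit $w$, then
$$\frac{dt'}{t'}\wedge\gamma-\frac{dt}t\wedge\gamma=\frac{dw}w\wedge\gamma\in\hat\Omega^r_O=\frac{dt}t\wedge t\,\hat\Omega^{r-1}_O,$$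
and forms in the last group have residue $0$ with respect to $t$.

**Lemma 2.** There is a canonical map $\partial_v\colon\hat\Omega^r/d\hat\Omega^{r-1}\to H(\kappa_v)$, hence $\partial_v\colon H(\kappa)\to H(\kappa_v)$, extending $\mathrm{res}$. For any $(t,y)$ as above, $\partial_v(\sum_jt^jdt\wedge\gamma_j)$ is the class of $\gamma_{-1}$. If $\omega$ is regular at $v$, then $\partial_v\omega=0$.

*Proof.* Higher poles are exact, and we must see that exact forms with simple poles have exact residue. For $j\ne-1$ and $\gamma_j\in\Omega^{r-1}_{\mathbf k}$,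
$$t^jdt\wedge\gamma_j=d\Big(\tfrac{t^{j+1}}{j+1}\gamma_j\Big),$$
because $d\gamma_j\in\Omega^r_{\mathbf k}=0$. Applying this to the finitely many $j\le-2$ gives $\hat\Omega^r=t^{-1}\hat\Omega^r_O+d\hat\Omega^{r-1}$. Now suppose $d\beta\in t^{-1}\hat\Omega^r_O$, with $\beta\in\hat\Omega^{r-1}$ as in (4). Since $d\beta_j\in\Omega^r_{\mathbf k}=0$,
$$d\beta=\sum_jjt^{j-1}dt\wedge\beta_j-\sum_jt^jdt\wedge d\gamma_j.$$
In the first sum $t^{-1}$ would need $j=0$, which has factor $0$. So the coefficient of $t^{-1}dt$ is $-d\gamma_{-1}$, and $\mathrm{res}(d\beta)$ is exact. Hence $\partial_v(\omega'+d\beta):=[\mathrm{res}\,\omega']$, for $\omega'\in t^{-1}\hat\Omega^r_O$, is well defined. It is canonical because $\mathrm{res}$ is, and the remaining claims are immediate. $\square$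

For $r=1$ and $\kappa=\mathbb Q(x)$, $\partial_v(f\,dx)\in\kappa_v$ is the usual residue, and $\mathrm{Tr}_{\kappa_v/\mathbb Q}\,\partial_v(f\,dx)$ is the sum of the residues at the conjugate points below $v$.

**Lemma 3.** Let $\kappa'/\kappa$ be finite. (a) $\mathrm{Tr}$ commutes with $d$, so it induces $\mathrm{Tr}\colon H(\kappa')\to H(\kappa)$. (b) For a divisorial valuation $v$ of $\kappa$,
$$\partial_v\circ\mathrm{Tr}_{\kappa'/\kappa}=\sum_{v'|v}\mathrm{Tr}_{\kappa'_{v'}/\kappa_v}\circ\partial_{v'}.$$
(c) If $\omega\in\Omega^r_{\kappa'}$ is regular at all $v'|v$, then $\mathrm{Tr}\,\omega$ is regular at $v$. (d) If $\omega$ is holomorphic on a smooth projective model of $\kappa'$, then $\mathrm{Tr}\,\omega$ is holomorphic on every smooth projective model of $\kappa$.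

*Proof.* (a) Let $N$ be a Galois closure of $\kappa'/\kappa$. Inside $\Omega_N$ (into which $\Omega_\kappa$ embeds), the trace of $a\,\omega_0$ with $a\in\kappa'$, $\omega_0\in\Omega_\kappa$, is $\sum_\sigma\sigma(a)\omega_0$ over the $\kappa$-embeddings $\sigma\colon\kappa'\to N$. So it is the sum of the maps induced by the $\sigma$, each of which commutes with $d$.

(b), (c). *Reduction to one completion.* The $v'|v$ are divisorial, since $\kappa'_{v'}/\kappa_v$ is finite. By (D), the image of $\mathrm{Tr}\,\omega$ in $\hat\kappa_v\otimes\Omega^r_\kappa$ is the sum of the local traces from the $\hat\kappa'_{v'}$. So it suffices to treat $L'=\hat\kappa'_{v'}$ over $L=\hat\kappa_v=\mathbf k((t))$.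

*Normal form.* The same $y$ also works for $v'$. Let $\mathbf k'\supset\mathbf k$ be the corresponding coefficient field of $L'$, and $e$ the ramification index. Then $t=s_0^ew$ with $s_0$ a uniformizer and $w\in\mathbf k'[[s_0]]^*$. Since $w/w(0)$ has an $e$-th root, there is a uniformizer $s$ with
$$t=cs^e,\qquad c\in\mathbf k'^*.$$
Put $L_1=\mathbf k'((t))=\mathbf k'\otimes_{\mathbf k}L$. Then $L'/L_1$ has basis $1,s,\dots,s^{e-1}$.

*Computation.* Write $\omega=h\,dt\wedge dy$ with $dy=dy_1\wedge\dots\wedge dy_{r-1}$ and $h=\sum h_js^j$, $h_j\in\mathbf k'$. As $dc\in\bigoplus\mathbf k'dy_i$, we have $dc\wedge dy=0$, so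
$$\omega=ec\,h\,s^{e-1}ds\wedge dy,\qquad\partial_{v'}\omega=[\,ec\,h_{-e}\,dy\,].$$
On the other side, $\mathrm{Tr}_{L'/L_1}(s^j)$ is $0$ if $e\nmid j$, and $\mathrm{Tr}_{L'/L_1}(s^{ei})=e\,c^{-i}t^i$. Hence $\mathrm{Tr}_{L'/L_1}h=\sum_ie\,h_{ei}c^{-i}t^i$ and
$$\mathrm{Tr}_{L'/L}\,\omega=\sum_i\mathrm{Tr}_{\mathbf k'/\mathbf k}(e\,h_{ei}c^{-i})\,t^idt\wedge dy.$$
Its image under $\partial_v$ is $[\mathrm{Tr}_{\mathbf k'/\mathbf k}(ec\,h_{-e})\,dy]=\mathrm{Tr}_{\kappa'_{v'}/\kappa_v}(\partial_{v'}\omega)$. This is (b). If $\omega$ is regular at $v'$, then $h_j=0$ for $j<-(e-1)$, so only $i\ge0$ occur. This is (c).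

(d) By (5), $\omega$ is regular at all divisorial valuations of $\kappa'$. By (c), $\mathrm{Tr}\,\omega$ is regular at all divisorial valuations of $\kappa$, and (5) applies again. $\square$

## 6. The functional $\Lambda$ and its finiteness

**Definition.** Fix pairwise distinct primes $q_1,q_2,\dots$. By induction on $r$ we define, for every function field $\kappa$ of dimension $r$, a $\mathbb Q$-linear map $\Lambda_\kappa\colon H(\kappa)\to\mathbb Q$. For $r=0$ put $\Lambda_\kappa=\mathrm{Tr}_{\kappa/\mathbb Q}$. For $r\ge1$ put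
$$\Lambda_\kappa(\theta)=\sum_{v:\ q_r\mid d(\kappa_v)}\Lambda_{\kappa_v}(\partial_v\theta),\tag{6}$$
the sum being over all divisorial valuations $v$ of $\kappa$ with $q_r\mid d(\kappa_v)$.

For $\kappa=\mathbb Q(x)$ this is (1): $\Lambda_{\mathbb Q(x)}(f\,dx)=\lambda_{q_1}(f)$. We must show that (6) has finitely many nonzero terms, using only properties in dimension $r-1$. Once this is known, linearity is clear, and so is the invariance
$$\Lambda_{\kappa'}(\tau\theta)=\Lambda_\kappa(\theta)\quad\text{for every field isomorphism }\tau\colon\kappa\to\kappa',\tag{7}$$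
because $\tau$ carries divisorial valuations, residue fields, $d(\kappa_v)$ and $\partial_v$ to the corresponding objects. In dimension $0$, (7) is clear.

Finiteness is a real issue. Let $\theta=\frac{dx}x\wedge\frac{dy}y$ on $\mathbb Q(x,y)$, let $a,b\geq 1$ be coprime, and let $v$ be the monomial valuation with $v(x)=a$, $v(y)=b$. Choose integers $\rho,\sigma$ with $\rho a+\sigma b=1$, and put $t=x^\rho y^\sigma$, $u=x^by^{-a}$. Then $t$ is a uniformizer, $\kappa_v=\mathbb Q(u)$, and
$$\frac{dt}t\wedge\frac{du}u=-(\rho a+\sigma b)\,\frac{dx}x\wedge\frac{dy}y=-\theta,\qquad\text{so }\ \partial_v\theta=-\Big[\frac{du}u\Big]\ne0 .$$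
So infinitely many $\partial_v\theta$ are nonzero. What saves us is that $\Lambda_{\mathbb Q(u)}$ is invariant under $u\mapsto u^{-1}$, which sends $\frac{du}u$ to its negative; so $\Lambda_{\mathbb Q(u)}(\frac{du}u)=0$. The next lemma shows that every exceptional divisor of a normal crossings situation dies in this way.

**Lemma 4.** Let $\theta\in\Omega^r_\kappa$, $r\ge1$. Let $Z$ be a smooth projective model of $\kappa$ over $\mathbb Q$ and $P\subset Z$ a strict normal crossings divisor such that $\theta$ is regular on $Z\setminus P$ (these exist by (A)). If $\Lambda_{\kappa_v}(\partial_v\theta)\ne0$, then $v=\mathrm{ord}_D$ for a component $D$ of $P$. In particular the sum (6) is finite.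

*Proof.* Let $z$ be the center of $v$ on $Z$. If $z$ has codimension $1$, then $v=\mathrm{ord}_D$ with $D=\overline{\{z\}}$; if $D\not\subset P$, then $\theta$ is regular at $v$ and $\partial_v\theta=0$. From now on $z$ has codimension $\ge2$. Let $R_0=\mathcal O_{Z,z},R_1,\dots$ be the blow-up sequence, and $N\ge1$ minimal with $\dim R_N=1$; so $R_N=O_v$ by Lemma 1. We show $\Lambda_{\kappa_v}(\partial_v\theta)=0$.

**Step 1: monomial denominators persist.** We claim

*(S) $R_j$ has a regular system of parameters $x_1,\dots,x_c$ with $\theta\in(x_1\cdots x_c)^{-a}\Omega^r_{R_j}$ for some $a\ge0$.*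

For $R_0$ this holds because $P$ has strict normal crossings. Suppose it holds for $R_j$, and let $v(x_l)=\min v(x_i)$. The ring $R_{j+1}/(x_l)$ is a localization of $K_j[u_i:i\ne l]$ at a prime. Those $u_i$ which are non-units there form part of a regular system of parameters of it, since the quotient by them is again a localization of a polynomial ring, in the remaining variables, of the expected dimension. So $x_l$ together with these $u_i$ is part of a regular system of parameters of $R_{j+1}$. Each $x_i=x_lu_i$ is a unit times a product of these elements, and $\Omega^r_{R_j}$ maps to $\Omega^r_{R_{j+1}}$. So (S) holds for $R_{j+1}$, with a larger $a$.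

**Step 2: the last blow-up.** Here we describe $\kappa_v$. Let $R=R_{N-1}$, $c=\dim R\ge2$, $K_0=R/\mathfrak m_R$, with $x_i,a$ as in (S). The ring $R_N=O_v$ is the localization of $R[u_i:i\ne l]$ at a height one prime containing the prime element $x_l$, that is, at $(x_l)$. The variables $u_i$ are nonzero in $K_0[u_i:i\ne l]$, so they are units of $O_v$, and $v(x_i)=v(x_l)=1$ for all $i$. So we may take $l=1$: $t=x_1$ is a uniformizer, and
$$\kappa_v=K_0(u_2,\dots,u_c),\qquad u_i=x_i/x_1,$$
with the $u_i$ algebraically independent over $K_0$.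

**Step 3: expanding $\theta$.** Let $y_1,\dots,y_{r-c}\in R$ lift a transcendence basis of $K_0/\mathbb Q$, and let $\mathbf K$ be the set of elements of $\hat R$ algebraic over $\mathbb Q(y)$. If $0\neq a'\in\mathbf K$, its minimal polynomial over $\mathbb Q(y)\subset R$ has nonzero constant term, a unit of $R$, so $a'$ is a unit of $\hat R$. Hence $\mathbf K$ is a field, and by Hensel's lemma it maps isomorphically onto $K_0$. So $\hat R=\mathbf K[[x_1,\dots,x_c]]$, and by (B) and Nakayama the $dx_i,dy_j$ form a basis of $\Omega^1_R$. The elements $(u,y)$ of $O_v$ lift a transcendence basis of $\kappa_v$; let $\mathbf k\subset\hat O_v$ be the corresponding coefficient field. The map $\hat R\to\hat O_v$ sends $\mathbf K$ into $\mathbf k$, and $\mathbf K(u_2,\dots,u_c)\subset\mathbf k$ maps onto $\kappa_v$, so $\mathbf k=\mathbf K(u_2,\dots,u_c)$.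

Write $\theta=(x_1\cdots x_c)^{-a}g\,dx_1\wedge\dots\wedge dx_c\wedge dy$ with $g\in R$, $g=\sum_Ig_Ix^I$, $g_I\in\mathbf K$. Since $x_1=t$ and $x_i=tu_i$, we have $dx_1\wedge\dots\wedge dx_c=t^{c-1}dt\wedge du_2\wedge\dots\wedge du_c$, so
$$\theta=\sum_Ig_I\,t^{|I|-ac+c-1}\,u_2^{i_2-a}\cdots u_c^{i_c-a}\;dt\wedge du_2\wedge\dots\wedge du_c\wedge dy.$$
By Lemma 2, $\partial_v\theta$ is the class of the sum, which is finite because $|I|$ is fixed,
$$\sum_{|I|=ac-c}\bar g_I\,u_2^{i_2-a}\cdots u_c^{i_c-a}\,du_2\wedge\dots\wedge du_c\wedge d\bar y,\qquad\bar g_I\in K_0.$$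

**Step 4: only the logarithmic term survives, and symmetry kills it.** A term in which some $u_j$ has exponent $\epsilon\ne-1$ is exact. Up to sign it is $d$ of the form obtained by deleting $du_j$ and replacing $u_j^\epsilon$ by $u_j^{\epsilon+1}/(\epsilon+1)$: in that differential, the $du_i$ with $i\ne j$ are killed by the remaining $du_i$, and $d\bar g_I\in\bigoplus K_0\,d\bar y_k$ is killed by $d\bar y$. So $\partial_v\theta$ is the class of
$$\beta=b\,\frac{du_2}{u_2}\wedge\dots\wedge\frac{du_c}{u_c}\wedge d\bar y,\qquad b\in K_0.$$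
As $c\ge2$, there is an automorphism of $\kappa_v=K_0(u_2,\dots,u_c)$ over $K_0(u_3,\dots,u_c)$ with $u_2\mapsto u_2^{-1}$. It sends $\beta$ to $-\beta$. By (7) in dimension $r-1$, $\Lambda_{\kappa_v}(\partial_v\theta)=-\Lambda_{\kappa_v}(\partial_v\theta)$, so it is $0$. $\square$

## 7. Trace compatibility, nonvanishing, and the proof of Theorem 2

**Lemma 5.** If $\kappa'/\kappa$ is finite, $\dim\kappa=r$ and $[\kappa':\kappa]<q_i$ for $1\le i\le r$, then $\Lambda_{\kappa'}=\Lambda_\kappa\circ\mathrm{Tr}_{\kappa'/\kappa}$.

*Proof.* Induction on $r$; the case $r=0$ is transitivity of the trace. The point for $r\ge1$ is that the condition $q_r\mid d$ is insensitive to extensions of degree less than $q_r$. For $v'|v$ put $k=k_{\kappa_v}$ and $k'=k_{\kappa'_{v'}}$. Write $k'=k(\alpha)$. As $k$ is algebraically closed in $\kappa_v$, the minimal polynomial of $\alpha$ over $k$ stays irreducible over $\kappa_v$ (the coefficients of a monic factor over $\kappa_v$ are algebraic over $k$, hence in $k$). So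
$$[k':k]=[k'\kappa_v:\kappa_v]\le[\kappa'_{v'}:\kappa_v]\le[\kappa':\kappa]<q_r.$$
Since $d(\kappa'_{v'})=[k':k]\,d(\kappa_v)$ and $q_r$ is prime, $q_r\mid d(\kappa'_{v'})$ if and only if $q_r\mid d(\kappa_v)$. Every divisorial valuation of $\kappa'$ lies over exactly one divisorial valuation of $\kappa$. The residue extensions have degree less than $q_1,\dots,q_{r-1}$, so Lemma 3(b) and induction give
$$\Lambda_\kappa(\mathrm{Tr}\,\theta)=\sum_{q_r|d(\kappa_v)}\sum_{v'|v}\Lambda_{\kappa_v}(\mathrm{Tr}\,\partial_{v'}\theta)=\sum_{q_r|d(\kappa'_{v'})}\Lambda_{\kappa'_{v'}}(\partial_{v'}\theta)=\Lambda_{\kappa'}(\theta).\qquad\square$$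

The degree hypothesis cannot simply be dropped. Take $q_1=2$, $\kappa=\mathbb Q(x)$, $\kappa'=\mathbb Q(\sqrt2)(x)$. Every place of $\kappa'$ has residue field of even degree, so $\Lambda_{\kappa'}$ is the sum over all places and vanishes by the residue theorem. But $\Lambda_\kappa\circ\mathrm{Tr}\ne0$, because $\mathrm{Tr}$ is surjective and $\Lambda_\kappa\neq0$ by Section 1.

**Lemma 6.** Let $K$ be a number field with $[K:\mathbb Q]$ divisible by none of $q_1,\dots,q_r$, let $P_j=x^{q_j}-2$, $\kappa=K(x_1,\dots,x_r)$ and $\theta=\frac{dP_1(x_1)}{P_1(x_1)}\wedge\dots\wedge\frac{dP_r(x_r)}{P_r(x_r)}$. Then $\Lambda_\kappa(\theta)=\pm[K:\mathbb Q]\,q_1\cdots q_r\ne0$.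

*Proof.* Induction on $r$, peeling off one residue; for $r=0$, $\Lambda_K(1)=[K:\mathbb Q]$. Let $r\ge1$. Each $P_j$ is irreducible over $\mathbb Q$ by Eisenstein. It stays irreducible over $K$: for a root $\alpha_j$, $q_j$ divides $[K(\alpha_j):\mathbb Q]=[K(\alpha_j):K][K:\mathbb Q]$ but not $[K:\mathbb Q]$, so $q_j$ divides $[K(\alpha_j):K]\le q_j$. On $Z=(\mathbf P^1_K)^r$, smooth and projective over $\mathbb Q$, the form $\theta$ is regular outside the strict normal crossings divisor with components $D_j=\{P_j(x_j)=0\}$ and $\{x_j=\infty\}$. The constant field of $\{x_j=\infty\}$ is $K$. That of $D_j$ is $K(\alpha_j)$, of degree $q_j[K:\mathbb Q]$ over $\mathbb Q$. So $q_r$ divides the degree of the constant field only for $D_r$, and by Lemma 4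
$$\Lambda_\kappa(\theta)=\Lambda_{\kappa_{D_r}}(\partial_{D_r}\theta).$$
Here $\kappa_{D_r}=K(\alpha_r)(x_1,\dots,x_{r-1})$ and, with the uniformizer $P_r(x_r)$, $\partial_{D_r}\theta=\pm\big[\bigwedge_{j<r}\frac{dP_j(x_j)}{P_j(x_j)}\big]$. Since $[K(\alpha_r):\mathbb Q]=q_r[K:\mathbb Q]$ is divisible by none of $q_1,\dots,q_{r-1}$, induction applies and gives $\pm q_r[K:\mathbb Q]\,q_1\cdots q_{r-1}$. $\square$

**Proof of Theorem 2.** The $F_i$ contain $\mathbb Q$ and are finitely generated, being subextensions of a finitely generated extension. Choose a transcendence basis $x=(x_1,\dots,x_n)$ of $F$, and choose the primes so that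
$$q_1,\dots,q_n>\max\big([F:\mathbb Q(x)],[F:F_1],\dots,[F:F_m]\big).$$
Put $\lambda(f)=\Lambda_F(f\eta)$, an additive map $F\to\mathbb Q$. For $f\in F_i$, Lemma 5 gives $\lambda(f)=\Lambda_{F_i}(\mathrm{Tr}_{F/F_i}(f\eta))=\Lambda_{F_i}(f\,\mathrm{Tr}_{F/F_i}\eta)=0$. So $\lambda$ vanishes on $F_1+\dots+F_m$. On the other hand, $\Lambda_F=\Lambda_{\mathbb Q(x)}\circ\mathrm{Tr}_{F/\mathbb Q(x)}$ by Lemma 5, $\mathrm{Tr}\colon\Omega^n_F\to\Omega^n_{\mathbb Q(x)}$ is surjective (characteristic $0$), and $\Lambda_{\mathbb Q(x)}\ne0$ by Lemma 6 with $K=\mathbb Q$. Hence $\Lambda_F\neq0$ on $\Omega^n_F=F\eta$, that is, $\lambda\ne0$. So $F\ne\sum F_i$. $\square$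

## 8. From arbitrary subfields to a condition on holomorphic forms

To use Theorem 2 for Theorem 1, we need subfields of finite index.

**Lemma 7.** Let $F/\mathbb Q$ be finitely generated of transcendence degree $n$. Every proper subfield $L$ of $F$ is contained in a proper subfield $E$ with $[F:E]<\infty$.

*Proof.* Let $l$ be the transcendence degree of $L$. If $l=n$, then $F/L$ is algebraic and finitely generated, hence finite; take $E=L$. If $l<n$, let $z_1,\dots,z_{n-l}$ be a transcendence basis of $F/L$ and put $E=L(z_1^2,z_2,\dots,z_{n-l})$. Then $F/E$ is finite, and $E\subsetneq L(z_1,\dots,z_{n-l})\subset F$. $\square$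

So Theorem 1 follows if $F$ has a nonzero form whose trace to *every* proper subfield of finite index is $0$. Holomorphic forms are natural candidates, by Lemma 3(d): their traces are holomorphic. If every proper subfield $E$ of finite index has $p_g(E)=0$, then every nonzero holomorphic form works. We get $p_g(E)=0$ from rigidity of Hodge structures: if $E$ had a holomorphic $n$-form, its cohomology would map onto a nonzero piece of that of $F$; when that piece is irreducible, all holomorphic forms of $F$ come from $E$, and their ratios force $E=F$. This requires two properties of the curves: ratios of differentials generate the function field, and the Hodge structure of the product is irreducible.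

Distinct primes are needed for this route. On $C_p\times C_p$ let $\omega,\omega'$ be linearly independent holomorphic forms on $C_p$, and let $E$ be the subfield fixed by the swap. The swap sends $\omega\otimes\omega':=\mathrm{pr}_1^*\omega\wedge\mathrm{pr}_2^*\omega'$ to $-\omega'\otimes\omega$. So the trace of $\omega\otimes\omega'$ to $E$ is $\omega\otimes\omega'-\omega'\otimes\omega\neq0$.

## 9. The curves $y^p=x(1-x)^2$

Let $p\ge17$ be prime and $C=C_p$. The map $C\to\mathbf P^1_x$ is totally ramified over $0,1,\infty$, where $x(1-x)^2$ has orders $1,2,-3$, all prime to $p$, and unramified elsewhere. By Riemann–Hurwitz $2g-2=-2p+3(p-1)$, so $g(C)=(p-1)/2$. With $\langle\cdot\rangle$ the fractional part, let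
$$\Phi=\Phi_p=\{1\le j\le p-1:\ \langle j/p\rangle+\langle2j/p\rangle>1\}\subset(\mathbb Z/p)^*.$$
The sum $s=\langle j/p\rangle+\langle2j/p\rangle$ is never $1$, as $p\nmid3j$, and replacing $j$ by $p-j$ replaces $s$ by $2-s$. So exactly one of $j,p-j$ lies in $\Phi$, and $|\Phi|=(p-1)/2$. For $p=17$, $\Phi=\{6,7,8,12,13,14,15,16\}$.

**Holomorphic differentials.** Put $\omega_j=y^{-j}(1-x)^{\lfloor2j/p\rfloor}dx$. At the points over $0,1,\infty$ the function $y$ has orders $1,2,-3$, the function $1-x$ has orders $0,p,-p$, and $dx$ has orders $p-1,p-1,-p-1$. So $\omega_j$ has orders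
$$p-1-j,\qquad p-1-p\langle2j/p\rangle,\qquad p\big(\langle j/p\rangle+\langle2j/p\rangle\big)-p-1$$
there, and it is regular elsewhere. The first two are $\ge0$, and the third is $\ge0$ exactly when $j\in\Phi$. The $\omega_j$ are eigenvectors of $\sigma\colon(x,y)\mapsto(x,\zeta y)$, $\zeta=e^{2\pi i/p}$, with $\sigma^*\omega_j=\zeta^{-j}\omega_j$. The eigenvalues are distinct, so the $|\Phi|=g$ forms $\omega_j$, $j\in\Phi$, are independent and form a basis of $H^0(C,\Omega^1)$.

**Lemma 8.** (a) Ratios of holomorphic differentials on $C$ generate $\mathbb C(x,y)$ over $\mathbb C$. (b) If $u\in(\mathbb Z/p)^*$ and $u\Phi=\Phi$, then $u=1$. (c) $H^1(C(\mathbb C),\mathbb Q)$ is a one-dimensional $\mathbb Q(\zeta_p)$-vector space with $\zeta_p$ acting as $\sigma^*$. We have $H^1(C,\mathbb C)=\bigoplus_{j\in(\mathbb Z/p)^*}H_j$ with $\dim H_j=1$ and $\sigma^*=\zeta^j$ on $H_j$; and $H_j$ has type $(1,0)$ if $-j\in\Phi$ and $(0,1)$ otherwise.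

*Proof.* (a) The numbers $p-1$, $p-2$, $\frac{p-1}2$ lie in $\Phi$: the sums are $\frac{2p-3}p$, $\frac{2p-6}p$, $\frac{3(p-1)}{2p}$, all greater than $1$. The values $\lfloor2j/p\rfloor$ are $1,1,0$. Hence $\omega_{p-2}/\omega_{p-1}=y$ and $\omega_{p-1}/\omega_{(p-1)/2}=y^{-(p-1)/2}(1-x)$, and these generate $\mathbb C(x,y)$.

(b) *Fourier analysis on $(\mathbb Z/p)^*$.* Since $\langle3j/p\rangle=\langle s\rangle$ and $s-\langle s\rangle=\lfloor s\rfloor$ is $1$ or $0$ according as $j\in\Phi$ or not, $1_\Phi(j)=\langle\frac jp\rangle+\langle\frac{2j}p\rangle-\langle\frac{3j}p\rangle$. So for a character $\chi$ of $(\mathbb Z/p)^*$,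
$$S(\chi):=\sum_j\chi(j)1_\Phi(j)=(1+\bar\chi(2)-\bar\chi(3))\,B_{1,\chi},\qquad B_{1,\chi}=\sum_{j=1}^{p-1}\chi(j)\tfrac jp.$$
For odd $\chi$ we have $B_{1,\chi}\ne0$, since $L(1,\bar\chi)=\frac{\pi i\,\tau(\bar\chi)}pB_{1,\chi}$ and $L(1,\bar\chi)\ne0$ (Washington, *Introduction to Cyclotomic Fields*, Ch. 4).

*What $u\Phi=\Phi$ forces.* Then $1_\Phi(uj)=1_\Phi(j)$, so $S(\chi)=\bar\chi(u)S(\chi)$. So for every odd $\chi$ with $\chi(u)\ne1$ we have $S(\chi)=0$, that is, $1+\bar\chi(2)=\bar\chi(3)$. Then $|1+\bar\chi(2)|=1$, so $\chi(2)$ is a primitive cube root of unity, and $\chi(8)=1$.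

*Counting.* Suppose $u\ne1$. The odd $\chi$ with $\chi(u)=1$ form the empty set (in particular if $u=-1$) or a coset of $\{\chi\text{ even}:\chi(u)=1\}$. For $u\ne\pm1$ the latter is a proper subgroup of the group of even characters, which has order $\frac{p-1}2$. So at least $\frac{p-1}4$ odd $\chi$ have $\chi(u)\ne1$, hence $\chi(8)=1$. On the other hand, the odd $\chi$ with $\chi(8)=1$ form the empty set or a coset of $\{\chi\text{ even}:\chi(8)=1\}$, so there are at most $\frac{p-1}{2o}$ of them, where $o$ is the order of $8$ in $(\mathbb Z/p)^*/\{\pm1\}$. So $o\le2$ and $64\equiv\pm1\pmod p$, that is, $p\mid63\cdot65$ and $p\in\{3,5,7,13\}$, a contradiction.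

(c) $H^1(C(\mathbb C),\mathbb Q)$ has dimension $2g=p-1$ and no nonzero $\sigma^*$-invariants, as $C/\sigma=\mathbf P^1$. So $1+\sigma^*+\dots+(\sigma^*)^{p-1}=0$ on it, and it is a module over $\mathbb Q[T]/(1+T+\dots+T^{p-1})=\mathbb Q(\zeta_p)$, of dimension $1$. Over $\mathbb C$ it splits into one eigenline for each embedding. As $\sigma^*\omega_j=\zeta^{-j}\omega_j$, the line $H_{-j}$ is spanned by $\omega_j$ for $j\in\Phi$, and these fill $H^{1,0}$; the other lines, which are eigenlines of an automorphism preserving $H^{1,0}\oplus H^{0,1}$, have type $(0,1)$. $\square$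

A bound on $p$ is needed in (b): for $p=7$ one finds $\Phi=\{3,5,6\}$, and $2\Phi=\{6,3,5\}=\Phi$.

## 10. An irreducible Hodge structure, and the proof of Theorem 1

Recall that a rational Hodge structure of weight $n$ is a finite-dimensional $\mathbb Q$-space $T$ with a decomposition $T_{\mathbb C}=\bigoplus_{a+b=n}T^{a,b}$ such that $\overline{T^{a,b}}=T^{b,a}$. Morphisms are $\mathbb Q$-linear maps respecting the types; a sub-Hodge structure is a subspace $M$ with $M_{\mathbb C}=\bigoplus(M_{\mathbb C}\cap T^{a,b})$. For smooth projective $V$, $H^n(V(\mathbb C),\mathbb Q)$ is a polarizable Hodge structure with $H^{n,0}=H^0(V_{\mathbb C},\Omega^n)$, and a sub-Hodge structure of a polarizable one has a complementary sub-Hodge structure. For example, $H^1(C_p,\mathbb Q)$ has $H^{1,0}$ of dimension $(p-1)/2$.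

Let $X=\prod C_{p_i}$, $F=\mathbb Q(X)$, $N=\prod p_i$, and
$$T=\bigotimes_iH^1(C_{p_i},\mathbb Q)\subset H^n(X(\mathbb C),\mathbb Q),$$
a Künneth summand.

**Lemma 9.** $T$ is an irreducible rational Hodge structure.

*Proof.* We compute the endomorphisms of $T$ and find a field.

**Step 1: one-dimensional pieces.** Since the $p_i$ are distinct, $K=\mathbb Q(\zeta_N)=\bigotimes\mathbb Q(\zeta_{p_i})$. It acts on $T$ by Hodge endomorphisms, and $\dim_KT=1$. So $T_{\mathbb C}=\bigoplus_tT_t$ over $t=(t_i)\in\prod(\mathbb Z/p_i)^*$, where $T_t=\bigotimes H_{t_i}$ is the one-dimensional eigenspace of the corresponding embedding of $K$. By Lemma 8(c) it has type $(\rho(t),n-\rho(t))$ with $\rho(t)=\sum_i1_{\Phi_{p_i}}(-t_i)$.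

**Step 2: endomorphisms as a set of pairs.** Let $W=\mathrm{End}_{\mathrm{Hdg}}(T)\supset K$. The space $W_{\mathbb C}$ is stable under left and right multiplication by the idempotents of $K\otimes\mathbb C$, which are the projections to the $T_t$. Each $\mathrm{Hom}(T_{t'},T_t)$ is one-dimensional, so $W_{\mathbb C}=\bigoplus_{(t,t')\in S}\mathrm{Hom}(T_{t'},T_t)$ for a set $S$ of pairs. For $\alpha\in\mathrm{Aut}(\mathbb C)$, the map $1\otimes\alpha$ commutes with $K$ and sends $T_t$ to $T_{st}$, where $\alpha(e^{2\pi i/p_i})=e^{2\pi is_i/p_i}$. Every $s\in\prod(\mathbb Z/p_i)^*$ occurs, because the $p_i$ are distinct. As $W$ is defined over $\mathbb Q$, $S$ is stable under $(t,t')\mapsto(st,st')$.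

**Step 3: $S$ is contained in the diagonal.** Elements of $W_{\mathbb C}$ preserve Hodge types. So if $(t,t')\in S$ and $u=t't^{-1}$, then $\rho(s)=\rho(su)$ for all $s$, that is,
$$\sum_i\big(1_{\Phi_{p_i}}(-s_iu_i)-1_{\Phi_{p_i}}(-s_i)\big)=0\quad\text{for all }s.$$
The $i$-th summand depends only on $s_i$, so it is constant. Summing over $s_i$ shows that the constant is $0$. Hence $u_i\Phi_{p_i}=\Phi_{p_i}$, and $u_i=1$ by Lemma 8(b).

**Step 4: conclusion.** So $\dim_{\mathbb Q}W\le[K:\mathbb Q]$, and $W=K$ is a field. A nontrivial sub-Hodge structure of the polarizable $T$ would have a complement and give a nontrivial idempotent in $W$. Hence $T$ is irreducible. $\square$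

**Lemma 10.** Let $E\subsetneq F$ with $[F:E]<\infty$. Then $\mathrm{Tr}_{F/E}\,\eta=0$ for every $\eta\in H^0(X,\Omega^n)$.

*Proof.* **Step 1: reduction to $p_g(Y)=0$.** Let $Y$ be a smooth projective model of $E$ over $\mathbb Q$. It is geometrically integral, since $E\cap\overline{\mathbb Q}\subset F\cap\overline{\mathbb Q}=\mathbb Q$. By Lemma 3(d), $\mathrm{Tr}\,\eta\in H^0(Y,\Omega^n)$. So it suffices to show $p_g(Y)=0$. Assume $p_g(Y)>0$.

**Step 2: comparing $X$ and $Y$ over $\mathbb C$.** By (A) choose $\tilde X$ smooth projective with a birational morphism $\pi\colon\tilde X\to X$ and a morphism $f\colon\tilde X\to Y$ inducing $E\subset F$, and base change to $\mathbb C$. Then $[\mathbb C(X):\mathbb C(Y)]=[F:E]$. Indeed, $F\otimes_E\mathbb C(Y)$ is a localization of the domain $F\otimes_{\mathbb Q}\mathbb C$ and finite over the field $\mathbb C(Y)=\mathrm{Frac}(E\otimes_{\mathbb Q}\mathbb C)$. So it is a field, namely $\mathbb C(X)$.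

**Step 3: a nonzero map to $T$.** Let $\varphi$ be the composite
$$\varphi\colon\ H^n(Y,\mathbb Q)\xrightarrow{\ f^*\ }H^n(\tilde X,\mathbb Q)\xrightarrow{\ \pi_*\ }H^n(X,\mathbb Q)\longrightarrow T,$$
the last map being the Künneth projection. It is a morphism of Hodge structures of weight $n$. Since $\varphi_{\mathbb C}$ maps $H^{a,b}(Y)$ into $T^{a,b}$, its image $M$ is a sub-Hodge structure with $M^{a,b}=\varphi(H^{a,b}(Y))$.

Next, $H^0(X_{\mathbb C},\Omega^n)=\bigotimes H^0(C_{p_i},\Omega^1)=T^{n,0}$: any other Künneth summand of $H^n$ involves some $H^2(C_{p_i})$, which has no part of type $(2,0)$, so it contributes nothing to type $(n,0)$. For $\xi\in H^0(Y_{\mathbb C},\Omega^n)$, birational invariance of holomorphic forms gives $f^*\xi=\pi^*\eta_\xi$ with a unique $\eta_\xi\in H^0(X_{\mathbb C},\Omega^n)$, and $\varphi(\xi)=\eta_\xi$, since $\pi_*\pi^*=\mathrm{id}$ and $\eta_\xi\in T_{\mathbb C}$. As $f$ is dominant and generically étale, $f^*$ is injective on $n$-forms, so $\eta_\xi\neq0$ if $\xi\ne0$. Since $p_g(Y)>0$, we get $M\ne0$, and $M^{n,0}=\{\eta_\xi\}$.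

**Step 4: irreducibility forces $E=F$.** By Lemma 9, $M=T$. So every form in $H^0(X_{\mathbb C},\Omega^n)=T^{n,0}$ is, as a rational form, the pullback of a form on $Y_{\mathbb C}$. Since $\Omega^n_{\mathbb C(Y)/\mathbb C}$ is one-dimensional over $\mathbb C(Y)$, all ratios of such forms lie in $\mathbb C(Y)$. Using forms $\omega_1\otimes\dots\otimes\omega_n$ differing in one factor only, Lemma 8(a) shows $x_i,y_i\in\mathbb C(Y)$ for all $i$. So $\mathbb C(X)\subset\mathbb C(Y)$ and $[F:E]=1$, a contradiction. $\square$

**Proof of Theorem 1.** The product $X$ is geometrically integral of dimension $n$, so $F$ has transcendence degree $n$. Suppose $F=F_1+\dots+F_m$ with proper subfields $F_i$. By Lemma 7 we may enlarge the $F_i$ so that all $[F:F_i]<\infty$, with $F_i$ still proper; the sum is still $F$. Take $0\ne\eta\in H^0(X,\Omega^n)$, which exists since $H^0(C_{p_i},\Omega^1)\neq0$. By Lemma 10, $\mathrm{Tr}_{F/F_i}\,\eta=0$ for all $i$, and Theorem 2 gives $F\ne\sum F_i$, a contradiction. $\square$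

So the answer to the problem is negative for every $n\ge2$.

## 11. The genus inequality and a case of equality

**Proof of Theorem 3.** *The inequality.* Let $F=\sum F_i$, with smooth projective models $X$ of $F$ and $Y_i$ of $F_i$. By Lemma 3(d), $\mathrm{Tr}_{F/F_i}$ maps $H^0(X,\Omega^n)$ into $H^0(Y_i,\Omega^n)$. By Theorem 2 no nonzero form is killed by all these traces, so
$$(\mathrm{Tr}_{F/F_i})_i\colon H^0(X,\Omega^n)\to\bigoplus_iH^0(Y_i,\Omega^n)$$
is injective. Compare dimensions.

*The fields for equality.* Let $E_0=\mathbb Q(x_1,\dots,x_n)$, let $a=\prod_ia_i(x_i)$ with $a_i\in\mathbb Q[x_i]$ squarefree of degree $\ge3$, and let $b\in E_0$ be such that $b$ and $ab$ are non-squares (for instance $b=2$). Put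
$$F=E_0(\sqrt a,\sqrt b),\quad F_1=E_0(\sqrt a),\quad F_2=E_0(\sqrt b),\quad F_3=E_0(\sqrt{ab}).$$
Since $1,\sqrt a,\sqrt b,\sqrt{ab}$ is an $E_0$-basis of $F$, we have $F=F_1+F_2+F_3$. Let $X$ and $Y_i$ be smooth projective models of $F$ and $F_i$.

*Descent of holomorphic forms.* Let $G/E$ be a finite extension of function fields and $\omega\in\Omega^n_E$. If $\omega$ is holomorphic on a smooth projective model of $G$, then $\omega=\frac1{[G:E]}\mathrm{Tr}_{G/E}\,\omega$ is holomorphic on a smooth projective model of $E$, by Lemma 3(d). The converse holds by (5): if $v'|v$, then $O_v\subset O_{v'}$, so a form regular at $v$ is regular at $v'$.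

*Decomposition.* The group $\mathrm{Gal}(F/E_0)\cong(\mathbb Z/2)^2$ acts on $V=H^0(X,\Omega^n)$ by (5). For a subgroup $\mathrm{Gal}(F/E)$ the invariants of $\Omega^n_F=F\otimes_E\Omega^n_E$ are $\Omega^n_E$, so by descent $V^{\mathrm{Gal}(F/E)}$ is the space of holomorphic forms of $E$. The part of $V$ on which the whole group acts trivially is therefore $H^0(\mathbf P^n,\Omega^n)=0$. Hence the part of the nontrivial character which is trivial on $\mathrm{Gal}(F/F_i)$ equals $V^{\mathrm{Gal}(F/F_i)}=H^0(Y_i,\Omega^n)$. The three nontrivial characters correspond to $i=1,2,3$, so $p_g(F)=\sum_ip_g(F_i)$.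

*Positivity.* The form $\frac{dx_1\wedge\dots\wedge dx_n}{\sqrt a}\in\Omega^n_{F_1}$ becomes $\pm\bigwedge_i\frac{dx_i}{\sqrt{a_i}}$ in $E_0(\sqrt{a_1},\dots,\sqrt{a_n})$, the function field of a product of hyperelliptic or elliptic curves, where it is holomorphic because $\deg a_i\ge3$. By descent it is holomorphic on $Y_1$. So $p_g(F)\ge p_g(F_1)>0$. $\square$
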